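# Comparing convex bodies through section averages: why dimensions two and three are special

## 1. Section averages, balls, and a long ellipsoid

If every central section of $K$ is smaller than the corresponding section of $L$, then $K$ should be smaller than $L$. That is the answer one would first guess. Let us make it precise and test it.

Throughout, $\langle\cdot,\cdot\rangle$ and $|\cdot|$ are the Euclidean product and norm on $\mathbb R^n$, $n\ge 3$, and $B$ is the unit ball. A function $g$ on the sphere $S^{n-1}$ is *even* if $g(-u)=g(u)$. We write $|S^m|$ for the area of $S^m$ (so $|S^0|=2$), and $\iota=\sqrt{-1}$.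

**Definition (bodies and radial functions).** A *convex body* is a compact convex set with nonempty interior; it is *origin-symmetric* if $K=-K$. Its *radial function* is $\rho_K(u)=\max\{t: tu\in K\}$, $u\in S^{n-1}$. An *origin-symmetric star body with positive continuous radial function* is a set $L=\{tu: u\in S^{n-1},\ 0\le t\le\rho_L(u)\}$ with $\rho_L$ positive, continuous and even.

For an origin-symmetric convex body, $\rho_K$ is positive, continuous and even, and $\rho_K=1/\|\cdot\|_K$ on the sphere, where $\|\cdot\|_K$ is the norm with unit ball $K$. For the cube $[-1,1]^n$ we have $\rho(u)=1/\max_a|u_a|$. A star body need not be convex: the union of the plane ellipses with semi-axes $(R,1)$ and $(1,R)$, $R\ge2$, contains $(R,0)$ and $(0,R)$ but not their midpoint, since $\frac14+\frac{R^2}4>1$.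

**Definition (section averages).** Let $G_{n,i}$ be the Grassmannian of $i$-dimensional linear subspaces of $\mathbb R^n$, where $2\le i\le n-1$. For $g\in C(S^{n-1})$ and $\xi\in G_{n,i}$ put
$$R_ig(\xi)=\int_{S^{n-1}\cap\xi}g\,d_\xi u ,$$
with the surface measure $d_\xi u$ of the great subsphere. For real $0<k<l$ put
$$I_k(K,\xi)=R_i(\rho_K^k)(\xi),\qquad J_l(K)=\int_{S^{n-1}}\rho_K^{\,l}\,du .$$

For example $R_i1=|S^{i-1}|$. Polar coordinates show that $I_i(K,\xi)$ is $i$ times the $i$-dimensional volume of $K\cap\xi$, and $J_n(K)$ is $n$ times the volume of $K$.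

**Problem B.** Fix $n\ge3$, $2\le i\le n-1$ and real $0<k<l$. Does
$$I_k(K,\xi)\le I_k(L,\xi)\ \text{ for all }\xi\in G_{n,i}$$
imply $J_l(K)\le J_l(L)$ for every pair of origin-symmetric convex bodies $K,L\subset\mathbb R^n$?

For $k=i=n-1$, $l=n$ this is the Busemann–Petty problem: do smaller hyperplane sections force smaller volume? The problem is taken from "Generalizations of the Busemann-Petty problem for sections of convex bodies".

**Test with $K$ a ball.** The guess survives. Let $K=rB$ and let $d\xi$ be the rotation-invariant probability measure on $G_{n,i}$. The functional $g\mapsto\int R_ig\,d\xi$ on $C(S^{n-1})$ is rotation-invariant, so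
$$\int_{G_{n,i}}R_ig\,d\xi=\frac{|S^{i-1}|}{|S^{n-1}|}\int_{S^{n-1}}g\,du .$$
Averaging the hypothesis $|S^{i-1}|r^k\le I_k(L,\xi)$ gives $|S^{n-1}|r^k\le\int\rho_L^k\,du\le J_l(L)^{k/l}|S^{n-1}|^{1-k/l}$ by Hölder's inequality. Hence $J_l(K)=|S^{n-1}|r^l\le J_l(L)$.

**Test with $L$ a ball and $K$ long.** The guess fails. Take $n=3$, $i=2$, $k=\frac12$, $l=3$, and let $K$ be the ellipsoid with semi-axis $R$ along a unit vector $v$ and the other two semi-axes $1$. At angle $\alpha$ from the axis we have $\rho_K\sin\alpha\le1$. On a great circle $S^2\cap\xi$, let $\tau\in[0,1]$ be the length of the projection of $v$ to $\xi$, and let $\theta$ be the angle from the direction of this projection. Then $\cos\alpha=\tau\cos\theta$ (up to sign), so $\sin\alpha\ge|\sin\theta|$ and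
$$I_{1/2}(K,\xi)\le\int_0^{2\pi}|\sin\theta|^{-1/2}d\theta=:A<\infty\qquad\text{for every }R.$$
Let $L=rB$ with $2\pi r^{1/2}=A$. Then $I_{1/2}(K,\cdot)\le I_{1/2}(L,\cdot)$ for every $R$. But $J_3(K)=4\pi R$, while $J_3(L)=4\pi r^3$ is fixed. For $R>r^3$ the conclusion is false.

The averages of $\rho^{1/2}$ over circles do not notice the long thin tip, and $J_3$ does. So the gap $l-k$ must not be too large. There is also a second, less visible restriction, on $i$.

The problem comes with the following information. The answer is negative if $i\ge4$; it is negative if $i\in\{2,3\}$ and $l-k>n-i$; it is positive if $i\in\{2,3\}$ and $l=k+1$. In the *remaining range* $i\in\{2,3\}$, $l-k\le n-i$, $l\ne k+1$, the implication is given for bodies of revolution $K$, and the question is what happens without that assumption. None of this information is used in the proofs below.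

**Theorem 1.** In the whole remaining range $i\in\{2,3\}$, $l-k\le n-i$, $l\ne k+1$, the answer to Problem B is positive, for all $n$ and with no symmetry assumption beyond origin-symmetry. More precisely, let $i\in\{2,3\}$, $i<n$, $0<l-k\le n-i$, let $K$ be an origin-symmetric convex body, and let $L$ be an origin-symmetric star body with positive continuous radial function. If $I_k(K,\xi)\le I_k(L,\xi)$ for all $\xi\in G_{n,i}$, then $J_l(K)\le J_l(L)$, with equality only if $K=L$.

**Theorem 2.** Let $i\in\{2,3\}$, $i<n$, $0<p\le n-i$, and let $K\subset\mathbb R^n$ be an origin-symmetric convex body. There is a finite positive Borel measure $\mu$ on $G_{n,i}$ with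
$$\int_{S^{n-1}}\rho_K^{\,p}\,g\,du=\int_{G_{n,i}}R_ig\,d\mu\qquad\text{for all even }g\in C(S^{n-1}).$$

**Theorem 3.** For $n\ge3$, $2\le i\le n-1$, $0<k<l$, Problem B has a positive answer if and only if $i\le3$ and $l-k\le n-i$.

For $k=i$, $l=n$, $i\in\{2,3\}$, the lower-dimensional Busemann–Petty problem, we have $l-k=n-i$, so the answer is positive. For $p=n-i$, Theorem 2 says that every origin-symmetric convex body belongs to Zhang's classes of generalized $(n-2)$-intersection bodies and, for $n\ge4$, generalized $(n-3)$-intersection bodies.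

## 2. Reduction to a sign: $R_ig\ge0$ should give $\int\rho_K^{\,p}g\ge0$

The body $L$ can be removed from the problem. Write $p=l-k$ and $g=\rho_L^k-\rho_K^k$; the hypothesis says $R_ig\ge0$. Everything positive follows from this statement.

**Theorem 4.** Let $i\in\{2,3\}$, $i<n$, $0<p\le n-i$, let $K\subset\mathbb R^n$ be an origin-symmetric convex body, and let $g\in C(S^{n-1})$ be even with $R_ig\ge0$ on $G_{n,i}$. Then $\int_{S^{n-1}}\rho_K^{\,p}\,g\,du\ge0$.

**Proof of Theorem 1 from Theorem 4.** The function $g=\rho_L^k-\rho_K^k$ is even and continuous, and $R_ig\ge0$. Theorem 4 with $p=l-k$, and then Hölder's inequality with exponents $\frac l{l-k}$ and $\frac lk$, give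
$$J_l(K)=\int\rho_K^{\,l-k}\rho_K^{\,k}\,du\le\int\rho_K^{\,l-k}\rho_L^{\,k}\,du\le J_l(K)^{(l-k)/l}\,J_l(L)^{k/l}. \tag{1}$$
Dividing, $J_l(K)^{k/l}\le J_l(L)^{k/l}$. If $J_l(K)=J_l(L)$, both inequalities in (1) are equalities. Equality in Hölder makes $\rho_L^l$ a constant multiple of $\rho_K^l$, and the constant is $1$ since the integrals agree. So $K=L$. The range in the first sentence of Theorem 1 is contained in the range just treated. $\square$

For Theorem 2 recall two textbook facts on a compact metric space $X$. M. Riesz's extension theorem: if $V\subset C(X)$ is a linear subspace containing the constants, a linear functional on $V$ that is nonnegative on nonnegative elements of $V$ extends to a positive linear functional on $C(X)$. The Riesz representation theorem: the extension is integration against a finite positive Borel measure.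

**Proof of Theorem 2 from Theorem 4.** In terms of an orthonormal frame $f_1,\dots,f_i$ of $\xi$, $R_ig(\xi)=\int_{S^{i-1}}g(\sum_az_af_a)\,dz$ depends continuously on the frame, so $R_ig\in C(G_{n,i})$. On $V=\{R_ig: g\in C(S^{n-1})\text{ even}\}$ put $\Lambda(R_ig)=\int\rho_K^{\,p}g\,du$. If $R_ig=R_ig'$, apply Theorem 4 to $g-g'$ and to $g'-g$: the integrals agree, so $\Lambda$ is well defined. It is nonnegative on nonnegative elements of $V$ by Theorem 4, and $V$ contains the constants because $R_i1=|S^{i-1}|$. Extend and represent. $\square$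

It remains to prove Theorem 4, and then the "only if" part of Theorem 3.

## 3. Random linear maps: ellipsoids and the cube

Where could a positive relation between $\rho_K^{\,n-i}$ and $R_i$ come from? Put
$$G(x)=|x|^{-i}g(x/|x|)\quad(x\ne0),\qquad G(0)=0 .$$
In polar coordinates
$$\int_KG\,dx=\int_{S^{n-1}}g(u)\int_0^{\rho_K(u)}t^{\,n-1-i}\,dt\,du=\frac1{n-i}\int_{S^{n-1}}\rho_K^{\,n-i}\,g\,du. \tag{2}$$
The degree $-i$ is the right one for a second reason: on an $i$-dimensional space, integrals of such functions over a sphere change only by a positive factor under a linear map. So if the uniform measure on $K$ is a mixture of linear images of spheres $S^{i-1}$, the sign of $\int_KG$ is under control. Here is the exact statement.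

**Lemma 5.** Let $2\le i\le n-1$, let $W$ be a Euclidean space of dimension $i$ with unit sphere $S_W$, let $K\subset\mathbb R^n$ be an origin-symmetric convex body, and let $m$ be a finite positive Borel measure on $\mathrm{Hom}(W,\mathbb R^n)$ such that for every $z\in S_W$ the push-forward of $m$ under $T\mapsto Tz$ is Lebesgue measure restricted to $K$. If $g\in C(S^{n-1})$ is even and $R_ig\ge0$, then $\int\rho_K^{\,n-i}g\,du\ge0$.

*Proof.* **Step 1: average over $z\in S_W$.** This step writes $\int_KG$ as a mixture over $T$. Since $i<n$, $\int_K|x|^{-i}dx<\infty$, so $G$ is a Borel function integrable on $K$. Read $|0|^{-i}$ as $+\infty$. For each $z\in S_W$ we have $m\{Tz=0\}=0$, because $\{0\}$ is Lebesgue-null, and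
$$\int|Tz|^{-i}\,dm(T)=\int_K|x|^{-i}dx,\qquad\int G(Tz)\,dm(T)=\int_KG\,dx .$$
The maps $(T,z)\mapsto|Tz|^{-i}$ and $(T,z)\mapsto G(Tz)$ are Borel. Integrating over $z\in S_W$, Tonelli's theorem gives
$$\int dm(T)\int_{S_W}|Tz|^{-i}\,dz<\infty, \tag{3}$$
and, since $|G(x)|\le\max|g|\,|x|^{-i}$, Fubini's theorem gives
$$|S^{i-1}|\int_KG\,dx=\int dm(T)\int_{S_W}G(Tz)\,dz. \tag{4}$$

**Step 2: almost every $T$ is injective.** This is needed so that $T(W)$ is an $i$-dimensional subspace. By (3), $\int_{S_W}|Tz|^{-i}dz<\infty$ for $m$-a.e. $T$. For such a $T$ suppose $Tz_0=0$ with $z_0\in S_W$. Then $|Tz|=|T(z-z_0)|\le\|T\|\,|z-z_0|$. But $\int_{S_W}|z-z_0|^{-i}dz=\infty$, because $S_W$ has dimension $i-1$. This is a contradiction.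

**Step 3: the inner integral has the sign of $R_ig$.** Let $T$ be injective, $\xi=T(W)\in G_{n,i}$, $T^{-1}:\xi\to W$, and $D=\sqrt{\det T^*T}>0$, the factor by which $T$ multiplies $i$-dimensional volume. We compute the integral of $G(Tz)$ over the shell $1\le|z|\le2$ in two ways. By polar coordinates in $W$ and homogeneity it is $\int_1^2t^{-i}t^{i-1}dt\int_{S_W}G(Tz)\,dz=\log2\int_{S_W}G(Tz)\,dz$. Substituting $y=Tz$ and using polar coordinates in $\xi$, it is
$$\frac1D\int_{\{y\in\xi:\,1\le|T^{-1}y|\le2\}}G(y)\,dy=\frac1D\int_{S^{n-1}\cap\xi}g(u)\int_{1/|T^{-1}u|}^{2/|T^{-1}u|}\frac{dt}t\,d_\xi u=\frac{\log2}D\,R_ig(\xi).$$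
Hence $\int_{S_W}G(Tz)\,dz=D^{-1}R_ig(T(W))\ge0$ for $m$-a.e. $T$. By (4) and (2), $\int\rho_K^{\,n-i}g\,du\ge0$. $\square$

**Ellipsoids.** Such an $m$ exists for every $i$ if $K=AB$ with $A$ an invertible linear map. Let $Q:W\to\mathbb R^n$ be a random isometric embedding whose law is invariant under rotations of $\mathbb R^n$, and let $t\in[0,1]$ be independent of $Q$ with density $nt^{n-1}$. For every $z\in S_W$, $Qz$ is uniform on $S^{n-1}$, so $tQz$ is uniform in $B$ and $T=tAQ$ has $Tz$ uniform in $AB$. Take $m$ to be the volume of $AB$ times the law of $T$. So for ellipsoids $K$ the conclusion of Theorem 4 with $p=n-i$ holds for every $i\le n-1$.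

**The cube.** Let $K=[-1,1]^n$. Let $v_1,\dots,v_n$ be independent uniform points of $S^2$ and let $T:\mathbb R^3\to\mathbb R^n$ have rows $v_1,\dots,v_n$. By Archimedes' theorem, $\langle v,z\rangle$ is uniform on $[-1,1]$ when $v$ is uniform on $S^2$ and $z\in S^2$ is fixed. So the coordinates of $Tz=(\langle v_1,z\rangle,\dots,\langle v_n,z\rangle)$ are independent and uniform, and $Tz$ is uniform on the cube for every $z\in S^2$. This treats $i=3$ (if $n\ge4$) with $W=\mathbb R^3$, and $i=2$ with $W$ a plane in $\mathbb R^3$, by restricting $T$ to $W$. The dimension enters here: a coordinate of a uniform point of $S^{i-1}$ has density proportional to $(1-s^2)^{(i-3)/2}$, which is constant exactly for $i=3$.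

A general symmetric polytope is an intersection of more than $n$ slabs. The aim is now to do for it what we did for the cube.

## 4. Polytopes: from one parallelepiped to all of them

**Definition (general position).** Vectors $\nu_1,\dots,\nu_J\in\mathbb R^n$, $J\ge n$, are in *general position* if any $n$ of them are linearly independent.

For instance $e_1,\ e_2,\ e_1+e_2$ in $\mathbb R^2$. For such vectors with $n\ge2$ consider the body
$$K=\{x:|\langle\nu_j,x\rangle|\le1,\ j\le J\}. \tag{5}$$
The vector $T^*\nu_j\in\mathbb R^3$ plays the role of a row of $T$: $\langle\nu_j,Tz\rangle=\langle T^*\nu_j,z\rangle$. If $|T^*\nu_j|\le1$ for all $j$, then $Tz\in K$ for every $z\in S^2$.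

**One parallelepiped with rejection.** Choose an $n$-subset $S\subset\{1,\dots,J\}$. The slabs with $a\in S$ form a parallelepiped, so choose $T^*\nu_a=v_a$, $a\in S$, independent and uniform on $S^2$. Keep $T$ only if $|T^*\nu_j|\le1$ for the other $j$. Then $Tz\in K$. Is it uniform on $K$? Let us compute the density. Write $\nu_S$ for the matrix with rows $\nu_a$, $a\in S$; for $j\notin S$ write
$$\nu_j=\sum_{a\in S}b_{ja}\nu_a. \tag{6}$$
The $b_{ja}$ are real, depend on $S$, and are all nonzero: if $b_{ja}=0$, then $\nu_j$ and the $\nu_{a'}$, $a'\in S\setminus a$, would be $n$ dependent vectors.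

For $v=(v_a)_{a\in S}\in(S^2)^S$ let $T_v:\mathbb R^3\to\mathbb R^n$ be the unique linear map with $T_v^*\nu_a=v_a$ for $a\in S$. Let $\sigma$ be surface measure on $S^2$, and let $m_S$ be the image under $v\mapsto T_v$ of
$$|\det\nu_S|^{-1}(2\pi)^{-n}\prod_{a\in S}d\sigma(v_a)\quad\text{restricted to}\quad\{v:|T_v^*\nu_j|\le1\ \ \forall j\notin S\}. \tag{7}$$

**Step 1: the image of $m_S$ under $T\mapsto Tz$ does not depend on $z\in S^2$.** For $Q\in O(3)$ we have $T_{Qv}^*=QT_v^*$ (both sides agree on the basis $(\nu_a)_{a\in S}$), so $T_{Qv}=T_vQ^{-1}$ and $|T_{Qv}^*\nu_j|=|T_v^*\nu_j|$. As $v\mapsto Qv$ preserves (7), $m_S$ is invariant under $T\mapsto TQ^{-1}$. Hence $Tz$ and $TQ^{-1}z$ have the same distribution under $m_S$, and $O(3)$ is transitive on $S^2$. So we may take $z=e_3$.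

**Step 2: the density at $x=Te_3$.** Write
$$v_a=\big(\sqrt{1-s_a^2}\cos\theta_a,\ \sqrt{1-s_a^2}\sin\theta_a,\ s_a\big),\qquad d\sigma(v_a)=ds_a\,d\theta_a ,$$
which is Archimedes' theorem. With $x=T_ve_3$ we have $\langle\nu_a,x\rangle=\langle T_v^*\nu_a,e_3\rangle=s_a$, so $\prod_{a\in S}ds_a=|\det\nu_S|\,dx$, and this determinant cancels the one in (7). Put $r_j=r_j(x)=\sqrt{1-\langle\nu_j,x\rangle^2}$ whenever this is defined. For $j\notin S$ the vector $T_v^*\nu_j=\sum_{a\in S}b_{ja}v_a$ has third coordinate $\langle\nu_j,x\rangle$ and horizontal part $\sum_{a\in S}b_{ja}r_ae^{\iota\theta_a}$, read as a complex number. So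
$$|T_v^*\nu_j|\le1\iff|\langle\nu_j,x\rangle|\le1\ \text{ and }\ \Big|\sum_{a\in S}b_{ja}r_ae^{\iota\theta_a}\Big|\le r_j .$$
For $r\in(0,\infty)^J$ let
$$P_S(r)=\text{the probability that }\Big|\sum_{a\in S}b_{ja}r_ae^{\iota\theta_a}\Big|\le r_j\ \ \forall j\notin S,\qquad \theta\text{ uniform on }[0,2\pi)^S. \tag{8}$$
Since $\partial K$ is a null set and $r(x)\in(0,\infty)^J$ for $x$ in the interior of $K$, we get for bounded Borel $\varphi$
$$\int\varphi(Te_3)\,dm_S(T)=\int_{\mathrm{int}\,K}\varphi(x)\,P_S(r(x))\,dx. \tag{9}$$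

So rejection produces the density $P_S(r(x))$, and this is where it stops: the density is not constant in general. Take the hexagon $|x_1|\le1$, $|x_2|\le1$, $|x_1+x_2|\le1$ in $\mathbb R^2$ and $S=\{1,2\}$. At $x=0$ all $r_j=1$, and $|e^{\iota\theta_1}+e^{\iota\theta_2}|\le1$ has probability $\frac13$. At $x=(\frac12,-\frac12)$ we have $r=(\frac{\sqrt3}2,\frac{\sqrt3}2,1)$. The condition is $\frac32+\frac32\cos(\theta_1-\theta_2)\le1$, that is $\cos(\theta_1-\theta_2)\le-\frac13$, with probability $\frac1\pi\arccos\frac13\approx0.392$.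

**What these densities are when $n=2$, $J=3$.** Let $c_1\nu_1+c_2\nu_2+c_3\nu_3=0$ be the linear relation, and put $s_j=|c_j|r_j$. For $S=\{1,2\}$ the event is that two plane vectors of lengths $s_1,s_2$ with independent uniform directions have a sum of length at most $s_3$. Write the angle between them as $\pi-\gamma$, $\gamma$ uniform in $(-\pi,\pi]$: the event is $s_1^2+s_2^2-2s_1s_2\cos\gamma\le s_3^2$. If $s_1,s_2,s_3$ are the sides of a triangle, this means $|\gamma|\le\gamma_3$, where $\gamma_3$ is the angle opposite to $s_3$, so $P_S=\gamma_3/\pi$. The three choices of $S$ give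
$$P_{\{2,3\}}+P_{\{1,3\}}+P_{\{1,2\}}=\frac{\gamma_1+\gamma_2+\gamma_3}\pi=1 .$$
If there is no triangle, say $s_3>s_1+s_2$, then $P_{\{1,2\}}=1$ and the other two vanish; again the sum is $1$.

So no single parallelepiped gives the uniform measure, but the sum over all of them does. The factor $|\det\nu_S|^{-1}$ in (7) was chosen so that (9) has no constants. The general form of the angle sum is the following lemma, proved in the next section.

**Lemma 6 (torus identity).** Let $n\ge2$ and let $\nu_1,\dots,\nu_J\in\mathbb R^n$, $J\ge n$, be in general position. Then $F(r):=\sum_SP_S(r)=1$ for every $r\in(0,\infty)^J$, the sum being over all $n$-subsets $S\subset\{1,\dots,J\}$.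

**Proposition 7.** Let $\nu_1,\dots,\nu_J\in\mathbb R^n$ ($n\ge2$, $J\ge n$) be in general position and let $K$ be as in (5). There is a finite positive Borel measure $m$ on $\mathrm{Hom}(\mathbb R^3,\mathbb R^n)$ such that for every $z\in S^2$ the push-forward of $m$ under $T\mapsto Tz$ is Lebesgue measure restricted to $K$. Consequently $\int\varphi(Tz)\,dm(T)=\int_K\varphi\,dx$ for every $z\in S^2$ and every Borel $\varphi$ that is nonnegative or integrable on $K$.

*Proof from Lemma 6.* Put $m=\sum_Sm_S$. By Step 1 the image under $T\mapsto Tz$ does not depend on $z\in S^2$. Summing (9) over $S$ and using Lemma 6, $\int\varphi(Te_3)\,dm=\int_K\varphi\,dx$ for bounded Borel $\varphi$. Monotone limits give nonnegative $\varphi$, and differences give integrable $\varphi$. $\square$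

## 5. The angle sum of a triangle in $\mathbb C^n$

**A model computation.** How can one show that the angle sum of a triangle is constant, in a way that extends? Differentiate. Take sides $a,b,c$ with opposite angles $\alpha,\beta,\gamma$ and area $\Delta$. From $a^2=b^2+c^2-2bc\cos\alpha$ and $2\Delta=bc\sin\alpha$,
$$\frac{\partial\alpha}{\partial\log a}=\frac{a^2}{2\Delta},\qquad \frac{\partial\alpha}{\partial\log b}=\frac{b(c\cos\alpha-b)}{bc\sin\alpha}=\frac{-ab\cos\gamma}{2\Delta},$$
because $b-c\cos\alpha=a\cos\gamma$. Orient the sides as vectors $\vec a,\vec b,\vec c$ with $\vec a+\vec b+\vec c=0$; then $\langle\vec a,\vec b\rangle=-ab\cos\gamma$. So the derivatives are $\langle\vec a,\vec a\rangle/2\Delta$ and $\langle\vec b,\vec a\rangle/2\Delta$: differentiating any angle in any log-side gives the product of the two side vectors over $2\Delta$. Hence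
$$\frac{\partial(\alpha+\beta+\gamma)}{\partial\log a}=\frac{\langle\vec a,\ \vec a+\vec b+\vec c\rangle}{2\Delta}=0 .$$
The sum vanishes because the triangle closes up. In the general case each $(n+1)$-subset $U$ of indices carries one linear relation, which plays the role of the closing condition.

**Proof of Lemma 6.** For $w\in\mathbb C^n$ put $\ell_j(w)=\sum_a\nu_{j,a}w_a$. Given $S$, $r$ and $\theta$, let $w$ be the unique point with $\ell_a(w)=r_ae^{\iota\theta_a}$, $a\in S$. By (6), $\ell_j(w)=\sum_{a\in S}b_{ja}r_ae^{\iota\theta_a}$, so $P_S(r)$ is the probability that $|\ell_j(w)|\le r_j$ for all $j\notin S$. If $J=n$ there is only one $S$ and no condition, so $F=1$. Let $J>n$. We show that $F$ is continuous, that $F=1$ on some open set, and that its distributional gradient is $0$.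

**Step 1: $F$ is continuous.** For $j\notin S$, $|\ell_j|^2$ is a trigonometric polynomial in $\theta$. For $a\ne a'$ in $S$ (they exist as $n\ge2$) the coefficient of $e^{\iota(\theta_a-\theta_{a'})}$ is $b_{ja}b_{ja'}r_ar_{a'}\ne0$. So it is a non-constant real-analytic function on the torus, and its level sets have measure $0$. Let $r\to r^0$. For every $\theta$ with $|\ell_j|\ne r^0_j$ at $r^0$ for all $j\notin S$, hence for a.e. $\theta$, the indicator of $\{|\ell_j|\le r_j\ \forall j\notin S\}$ converges. By dominated convergence $P_S$ is continuous.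

**Step 2: $F=1$ on a nonempty open set.** Let $S_0=\{1,\dots,n\}$ and $\nu_j=\sum_{a\le n}b_{ja}\nu_a$ for $j>n$. Consider the set of $r$ with $r_j>\sum_{a\le n}|b_{ja}|r_a$ for all $j>n$. There $P_{S_0}=1$ by the triangle inequality. Let $S\ne S_0$ and choose $j\in S$ with $j>n$. On the event defining $P_S$ we have $|\ell_a(w)|\le r_a$ for all $a\le n$, with equality if $a\in S$. Then $|\ell_j(w)|\le\sum_{a\le n}|b_{ja}|r_a<r_j$, which contradicts $|\ell_j(w)|=r_j$. So $P_S=0$.

**Step 3: write the distributional derivative as a sum of boundary terms.** Use the coordinates $\rho_j=\log r_j$, $\rho\in\mathbb R^J$. Let $\psi\in C_c^\infty(\mathbb R^J)$ have support in $[-M,M]^J$, and fix an index $h$. We must show $\int F\,\partial_h\psi\,d\rho=0$. For given $S$, view $w$ as a function of $(\rho_S,\theta)$ through $\ell_a(w)=e^{\rho_a+\iota\theta_a}$, and put $L_j=\log|\ell_j(w)|\in[-\infty,\infty)$ for $j\notin S$. By definition of $P_S$,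
$$\int F\,\partial_h\psi\,d\rho=\sum_SA_S,\qquad A_S=(2\pi)^{-n}\int d\theta\,d\rho_S\int d\rho_{S^c}\prod_{j\notin S}1\{\rho_j\ge L_j\}\,\partial_h\psi. \tag{10}$$
All integrands are bounded with compact support, so Fubini's theorem applies. In what follows $\psi|_{\rho_j=L_j}$ means $0$ if $L_j=-\infty$.

*If $h\notin S$*, the variable $\rho_h$ occurs only in $\psi$ and in one indicator. Integrating over $\rho_h\in[L_h,\infty)$ gives
$$A_S=-(2\pi)^{-n}\int d\theta\,d\rho_S\int d\rho_{(S\cup h)^c}\prod_{j\notin S\cup h}1\{\rho_j\ge L_j\}\ \psi|_{\rho_h=L_h}. \tag{11}$$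

*If $h\in S$*, the derivative is in a variable on which the limits $L_j$ depend. Fix $\theta$ and $\rho_{S\setminus h}$, and put
$$\Psi(\lambda,\rho_S)=\int_{\prod_{j\notin S}[\lambda_j,\infty)}\psi\,d\rho_{S^c},\qquad I(\rho_h)=\Psi(L_{S^c},\rho_S).$$
$\Psi$ is smooth, is independent of $\lambda_j$ for $\lambda_j\le-M$ (which also defines it for $\lambda_j=-\infty$), and
$$\partial_{\lambda_j}\Psi=-\int_{\prod_{q\ne j}[\lambda_q,\infty)}\psi|_{\rho_j=\lambda_j}\,d\rho_{(S\cup j)^c}.$$
The function $L_j$ is smooth where $\ell_j\ne0$. Near a point where $\ell_j=0$ we have $L_j<-M$, and there $\Psi$ does not feel $\lambda_j$. So $I$ is $C^1$. It has compact support, hence $\int I'\,d\rho_h=0$. The chain rule gives $I'=\int\prod_{j\notin S}1\{\rho_j\ge L_j\}\,\partial_h\psi\,d\rho_{S^c}+\sum_{j\notin S}\partial_{\lambda_j}\Psi\cdot\partial L_j/\partial\rho_h$. Integrating over all variables,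
$$A_S=\sum_{j\notin S}(2\pi)^{-n}\int d\theta\,d\rho_S\int d\rho_{(S\cup j)^c}\prod_{q\notin S\cup j}1\{\rho_q\ge L_q\}\ \psi|_{\rho_j=L_j}\ \frac{\partial L_j}{\partial\rho_h}. \tag{12}$$
Since $L_j=\mathrm{Re}\log\ell_j$ and $\partial\ell_j/\partial\rho_h=b_{jh}\ell_h$,
$$\frac{\partial L_j}{\partial\rho_h}=\mathrm{Re}\,\frac{b_{jh}\ell_h}{\ell_j}. \tag{13}$$
Where $\psi|_{\rho_j=L_j}\ne0$ we have $|\log|\ell_h||=|\rho_h|\le M$ and $|\log|\ell_j||=|L_j|\le M$, so (13) is bounded there and the integrals in (12) converge absolutely.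

**Step 4: bring all terms with the same $U=S\cup\{j\}$ to one integral over $\mathbb C^n$.** The terms in (11) (with $j=h$) and (12) (with $j\ne h$) are indexed by pairs $(U,j)$ with $|U|=n+1$, $h\in U$, $j\in U$, where $S=U\setminus j$, and every such pair occurs exactly once. For each $U$ let
$$\sum_{u\in U}c_u\nu_u=0,\qquad|c_u|=|\det\nu_{U\setminus u}|\ne0,$$
be the linear relation given by Cramer's rule. Consequently
$$\sum_{u\in U}c_u\ell_u(w)=0\qquad\text{for all }w\in\mathbb C^n. \tag{14}$$
Change variables from $(\rho_S,\theta_S)$ to $w\in\mathbb C^n$, off the null set where some $\ell_u$, $u\in U$, vanishes. In polar coordinates the area element of the plane of $\ell_a=e^{\rho_a+\iota\theta_a}$ is $|\ell_a|^2d\rho_a\,d\theta_a$. The real Jacobian of $w\mapsto(\ell_a(w))_{a\in S}$ is $|\det\nu_S|^2=c_j^2$. So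
$$d\rho_S\,d\theta_S=c_j^2\prod_{a\in S}|\ell_a|^{-2}\,dw=c_j^2|\ell_j|^2\prod_{u\in U}|\ell_u|^{-2}\,dw. \tag{15}$$
For $j\ne h$, (14) gives $b_{jh}=-c_h/c_j$, and since $|z|^2/z=\bar z$, (13) gives
$$c_j^2|\ell_j|^2\,\frac{\partial L_j}{\partial\rho_h}=c_j^2|\ell_j|^2\,\mathrm{Re}\Big(\frac{-c_h\ell_h}{c_j\ell_j}\Big)=-\mathrm{Re}\big(c_h\ell_h\,\overline{c_j\ell_j}\big).$$
For $j=h$ the factor in (11) is $-1$, which gives $-c_h^2|\ell_h|^2=-\mathrm{Re}(c_h\ell_h\,\overline{c_h\ell_h})$: the same formula. All remaining factors depend only on $U$ and $w$, not on $j$. Indeed, $\psi$ is evaluated with $\rho_u=\log|\ell_u(w)|$ for all $u\in U$: for $u\in S$ by definition, for $u=j$ because of the restriction to $\rho_j=L_j$. The remaining factors combine to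
$$E_U(w)=(2\pi)^{-n}\prod_{u\in U}|\ell_u|^{-2}\int d\rho_{U^c}\prod_{q\notin U}1\{\rho_q\ge\log|\ell_q(w)|\}\ \psi\big((\log|\ell_u(w)|)_{u\in U},\rho_{U^c}\big).$$
It is nonzero only if $|\log|\ell_u(w)||\le M$ for all $u\in U$. This describes a compact set of $w$, on which the $\ell_u$, $u\in U$, are bounded away from $0$. So $E_U$ is bounded with compact support.

**Step 5: the closing condition.** Adding up,
$$\int F\,\partial_h\psi\,d\rho=-\sum_{U\ni h}\int_{\mathbb C^n}E_U(w)\,\mathrm{Re}\Big(c_h\ell_h(w)\ \overline{\textstyle\sum_{j\in U}c_j\ell_j(w)}\Big)dw=0$$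
by (14). So $F$ is a continuous function of $\rho$ with zero distributional gradient on the connected set $\mathbb R^J$; it is constant, and by Step 2 the constant is $1$. $\square$

## 6. All convex bodies and all exponents $p\le n-i$

We complete the proof of Theorem 4. Recall that the polar body of $K$ is $K^\circ=\{\nu:\langle\nu,x\rangle\le1\ \forall x\in K\}$, and that $\|x\|_K=\max_{\nu\in K^\circ}\langle\nu,x\rangle$.

**Step 1: $p=n-i$ and $K$ a body as in (5).** Choose an $i$-dimensional subspace $W\subset\mathbb R^3$: the whole space if $i=3$, a plane if $i=2$. Take $m$ from Proposition 7 and push it forward under $T\mapsto T|_W$. The hypothesis of Lemma 5 holds, and Lemma 5 gives $\int\rho_K^{\,n-i}g\,du\ge0$.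

**Step 2: $p=n-i$ and $K$ arbitrary.** We approximate the norm of $K$. Let $c>0$ be such that $\|x\|_K\ge c|x|$, and let $0<\delta<c/4$. Take a finite $\delta$-net of $K^\circ$ contained in $K^\circ$, with at least $n$ points, and move its points by at most $\delta$ to points $\nu_1,\dots,\nu_J$ in general position. This is possible, because the complement of general position in $(\mathbb R^n)^J$ is a finite union of proper algebraic subsets. Put $N_\delta(x)=\max_j|\langle\nu_j,x\rangle|$. Each $\nu_j$ is within $\delta$ of the symmetric set $K^\circ$, so $N_\delta(x)\le\|x\|_K+\delta|x|$. Each point of $K^\circ$, in particular one that maximizes $\langle\cdot,x\rangle$, is within $2\delta$ of some $\nu_j$, so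
$$N_\delta(x)\ge\|x\|_K-2\delta|x|\ge\tfrac c2|x|.$$
The body $K_\delta=\{N_\delta\le1\}$ is as in (5), so $\int\rho_{K_\delta}^{\,n-i}g\,du\ge0$ by Step 1. On the sphere $\rho_{K_\delta}=1/N_\delta\to1/\|\cdot\|_K=\rho_K$ uniformly as $\delta\to0$. The limit gives $\int\rho_K^{\,n-i}g\,du\ge0$.

**Step 3: $0<p<q:=n-i$.** We write $\rho_K^{\,p}$ as a mixture of $q$-th powers of radial functions of convex bodies. For $\rho>0$,
$$\int_0^\infty t^{p-q-1}\min(\rho,t)^q\,dt=\int_0^\rho t^{p-1}dt+\rho^q\int_\rho^\infty t^{p-q-1}dt=\Big(\frac1p+\frac1{q-p}\Big)\rho^p .$$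
Now $\min(\rho_K,t)=\rho_{K\cap tB}$, and $K\cap tB$ is again an origin-symmetric convex body. The function $g$ is bounded, so Fubini's theorem and Step 2 give
$$\Big(\frac1p+\frac1{q-p}\Big)\int\rho_K^{\,p}\,g\,du=\int_0^\infty t^{p-q-1}\Big(\int\rho_{K\cap tB}^{\,q}\,g\,du\Big)dt\ge0 .\qquad\square$$

With Section 2 this completes the proofs of Theorems 1 and 2, and the "if" part of Theorem 3.

## 7. Counterexamples: thin tips for $l-k>n-i$, flat cylinders for $i\ge4$

Write $p=l-k>0$. First we turn a violation of the sign statement into a violation of Problem B.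

**Lemma 8.** Let $K$ be an origin-symmetric convex body such that $\|\cdot\|_K^2$ is $C^\infty$ off $0$ with positive definite Hessian there. Let $g\in C^\infty(S^{n-1})$ be even with $R_ig\ge0$ and $\int\rho_K^{\,p}g\,du<0$. Then Problem B fails for $(n,i,k,l)$.

*Proof.* **Step 1: perturb $\rho_K^k$ in the direction $g$.** The function $\rho_K=\|\cdot\|_K^{-1}$ is smooth and positive on the sphere. For small $\epsilon>0$ define $\rho_L>0$ by $\rho_L^k=\rho_K^k+\epsilon g$. We have to show that the star body $L$ is convex. Let $f_\epsilon$ be the extension of $\rho_L^{-2}=(\rho_K^k+\epsilon g)^{-2/k}$ from the sphere that is homogeneous of degree $2$. As $\epsilon\to0$, $f_\epsilon\to\|\cdot\|_K^2$ in $C^2$ on a neighborhood of the sphere. The Hessian of $\|\cdot\|_K^2$ is positive definite on the compact sphere, so for small $\epsilon$ the Hessian of $f_\epsilon$ is positive definite on the sphere, and off $0$ by homogeneity. Hence $f_\epsilon$ is convex along every line: on lines missing $0$ its second derivative is positive, and on lines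 through $0$ it is a positive constant times $t^2$, because $f_\epsilon$ is even. So $f_\epsilon$ is convex, and $L=\{f_\epsilon\le1\}$ is an origin-symmetric convex body with radial function $\rho_L$.

**Step 2: compare.** We have $I_k(L,\cdot)=I_k(K,\cdot)+\epsilon R_ig\ge I_k(K,\cdot)$. On the other hand $J_l(L)=\int(\rho_K^k+\epsilon g)^{l/k}du$ equals $J_l(K)$ at $\epsilon=0$ and has derivative $\frac lk\int\rho_K^{\,l-k}g\,du<0$ there. So $J_l(L)<J_l(K)$ for small $\epsilon>0$. $\square$

**(A) $p>n-i$, any $2\le i\le n-1$.** We return to the long ellipsoid of Section 1. Near its tip, $\rho_K^{\,p}$ carries mass of order $R^{p-n+1}$, while a cap of radius $1/R$ occupies at most order $R^{1-i}$ of a great subsphere. So we take $g$ negative near the tip and compensate with a small constant.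

Let $K$ have semi-axis $R\ge2$ along $v$ and other semi-axes $1$. At angle $\alpha\in[0,\pi/2]$ from the axis $\mathbb Rv$,
$$\rho_K=(\sin^2\alpha+R^{-2}\cos^2\alpha)^{-1/2}\le\min(R,1/\sin\alpha).$$
Let $\eta$ be a smooth function of $\langle u,v\rangle^2$ with $0\le\eta\le1$, $\eta=1$ at angle $\le\frac1{2R}$ from the axis, and $\eta=0$ at angle $\ge\frac1R$.

**Step 1: choose $g$ with $R_ig\ge0$.** If $S^{n-1}\cap\xi$ meets the cap of radius $1/R$ about $v$ in a point $u_0$, every other point of the intersection is within angle $2/R$ of $u_0$. So the intersection lies in a geodesic ball of radius $2/R$ of the subsphere, of area at most $|S^{i-2}|\int_0^{2/R}\sin^{i-2}s\,ds\le\frac{|S^{i-2}|}{i-1}(2/R)^{i-1}$. The same holds for the cap about $-v$. Hence $R_i\eta\le CR^{1-i}$ with $C=C(i)$. Put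
$$g=-\eta+C|S^{i-1}|^{-1}R^{1-i};\qquad\text{then}\quad R_ig=-R_i\eta+CR^{1-i}\ge0 .$$

**Step 2: the integral is negative for large $R$.** For $\alpha\le\frac1{2R}$ we have $\rho_K\ge(\frac1{4R^2}+\frac1{R^2})^{-1/2}\ge R/2$, and the set of such $u$ has area at least a constant times $R^{1-n}$. So $\int\rho_K^{\,p}\eta\,du\ge c_0R^{p-n+1}$ with $c_0>0$ independent of $R$. For the constant part, split at $\alpha=1/R$. The part $\alpha\le1/R$ contributes at most a constant times $R^pR^{1-n}$. On the rest $\rho_K\le1/\sin\alpha$ and $\frac2\pi\alpha\le\sin\alpha\le\alpha$, so it contributes at most a constant times $\int_{1/R}^{\pi/2}\alpha^{n-2-p}\,d\alpha$. Together,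
$$R^{1-i}\int\rho_K^{\,p}\,du\le C'R^{1-i}\big(R^{p-n+1}+1+\log R\big)=o(R^{p-n+1})\qquad(R\to\infty).$$
Here the first term is of lower order because $i\ge2$, the others because $p-n+1>1-i$, which is the assumption $p>n-i$. So $\int\rho_K^{\,p}g\,du<0$ for large $R$. As $\|\cdot\|_K^2$ is a positive definite quadratic form, Lemma 8 applies.

**(B) $i\ge4$, any $p>0$.** We look for a flat body and a function $g$ of $|\langle u,e\rangle|/\epsilon$ alone. Put $\beta=(i-3)/2>0$ and
$$k_a(\sigma)=(1-\sigma^2/a^2)_+^\beta\qquad(a>0,\ \sigma\ge0),$$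
which is nonincreasing in $\sigma$. As computed in Step 2, for functions of this kind $R_ig$ becomes an integral against $k_a$, and for a flat cylinder $\rho^p$ becomes $\max(1,\sigma)^{-p}$. So we want a function $G$ with $\int Gk_a\ge0$ for all $a$ but $\int G\max(1,\sigma)^{-p}<0$. For $i=3$ we would have $\beta=0$, $k_a=1_{[0,a)}$, and every decreasing function vanishing at infinity, such as $\max(1,\sigma)^{-p}=\int_1^\infty1\{\sigma\le a\}\,p\,a^{-p-1}da$, is a positive mixture of these indicators, so no such $G$ would exist. For $\beta>0$, each $k_a$ with $a>\frac14$ satisfies $k_a(\frac14)>k_a(\frac12)$, while $\max(1,\sigma)^{-p}$ is flat on $[0,1]$. So a positive bump near $\frac14$ minus a slightly larger bump near $\frac12$ is the choice. When $a$ is very large $k_a$ is almost flat as well, and a small bump far out repairs this.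

**Step 1: the profile $G$.** For $\delta>0$ let $a_0>0$ be defined by $1+\frac3{16a_0^2}=(1+\delta)^{1/\beta}$, and put $B_0=a_0/4$, $D=\delta(4/3)^\beta$. As $\delta\to0$, $a_0$ and $B_0$ tend to infinity. Fix $\delta$ so small that $a_0>\frac12$, $B_0>1$ and $(4/3)^\beta B_0^{-p}<1$. Let $\varphi_0,\varphi_1,\varphi_2\ge0$ be smooth with integral $1$ and supports in $[\frac18,\frac14]$, $[\frac12,1]$, $[B_0,2B_0]$, and put
$$G=\varphi_0-(1+\delta)\varphi_1+D\varphi_2 .$$

*Claim 1: $\int_0^aG\,k_a\,d\sigma\ge0$ for all $a>0$.* Since $k_a$ is nonincreasing and vanishes beyond $a$, the integral is at least $k_a(\frac14)-(1+\delta)k_a(\frac12)+Dk_a(2B_0)$.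

- If $a\le\frac12$, then $k_a(\frac12)=0$ and the expression is nonnegative.
- If $\frac12<a\le a_0$, put $x=\frac1{4a^2}\in(0,1)$. Then $\frac{1-x/4}{1-x}=1+\frac{3x/4}{1-x}\ge1+\frac34x=1+\frac3{16a^2}$, so $k_a(\frac14)\ge(1+\frac3{16a^2})^\beta k_a(\frac12)\ge(1+\delta)k_a(\frac12)$.
- If $a>a_0$, then $k_a(\frac14)\ge k_a(\frac12)$. Also $2B_0/a=a_0/(2a)<\frac12$ gives $k_a(2B_0)\ge(\frac34)^\beta$, so $Dk_a(2B_0)\ge\delta\ge\delta k_a(\frac12)$.

*Claim 2: $\int_0^\infty G(\sigma)\max(1,\sigma)^{-p}d\sigma<0$.* On the supports of $\varphi_0$ and $\varphi_1$ the weight is $1$; on that of $\varphi_2$ it is at most $B_0^{-p}$. So the integral is at most $1-(1+\delta)+DB_0^{-p}=\delta\big(-1+(4/3)^\beta B_0^{-p}\big)<0$.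

**Step 2: the function $g$ and the flat cylinder.** Fix a unit vector $e$, and for small $\epsilon$ with $2B_0\epsilon<1$ put $g(u)=G(|\langle u,e\rangle|/\epsilon)$. It is even, and smooth because $G$ vanishes near $0$. Let the projection of $e$ to $\xi\in G_{n,i}$ have length $\tau$. If $\tau=0$, then $R_ig(\xi)=0$. If $\tau>0$, then on $S^{n-1}\cap\xi$ we have $\langle u,e\rangle=\tau\gamma$, where $\gamma$ is the coordinate of $u$ in the direction of the projection, and $\gamma$ is distributed with density $|S^{i-2}|(1-\gamma^2)^{(i-3)/2}$ on $[-1,1]$. With $a=\tau/\epsilon$ and $\sigma=a\gamma$,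
$$R_ig(\xi)=2|S^{i-2}|\int_0^1G(a\gamma)(1-\gamma^2)^\beta\,d\gamma=\frac{2|S^{i-2}|}a\int_0^aG\,k_a\,d\sigma\ge0 .$$
Let $K_\epsilon=\{y+te:\ y\perp e,\ |y|\le1,\ |t|\le\epsilon\}$. At $|\langle u,e\rangle|=\epsilon\sigma$ we have $|y|=(1-\epsilon^2\sigma^2)^{1/2}$ for the component $y$ of $u$, so $\rho_{K_\epsilon}=\min\big((1-\epsilon^2\sigma^2)^{-1/2},1/\sigma\big)$. By dominated convergence, as $\epsilon\to0$,
$$\epsilon^{-1}\int\rho_{K_\epsilon}^{\,p}g\,du=2|S^{n-2}|\int_0^{2B_0}\rho_{K_\epsilon}^{\,p}\,G(\sigma)(1-\epsilon^2\sigma^2)^{\frac{n-3}2}d\sigma\ \longrightarrow\ 2|S^{n-2}|\int_0^\infty G(\sigma)\max(1,\sigma)^{-p}d\sigma<0 .$$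
Fix $\epsilon$ with $\int\rho_{K_\epsilon}^{\,p}g\,du<0$.

**Step 3: smooth the cylinder.** Lemma 8 needs a smooth norm. For $x=y+te$ let
$$\|x\|^2=\big(|y|^q+(|t|/\epsilon)^q\big)^{2/q}+\tau'|x|^2,\qquad q\text{ a large even integer},\ \tau'>0\text{ small}.$$
Since $|y|^q+(|t|/\epsilon)^q$ is a polynomial that is positive off $0$, $\|\cdot\|^2$ is smooth off $0$. Its first term is the square of a norm, the $\ell_q$-combination of $|y|$ and $|t|/\epsilon$. So the first term is convex, $\|\cdot\|$ is a norm, and the Hessian of $\|\cdot\|^2$ is at least $2\tau'\,\mathrm{Id}$. As $q\to\infty$ and $\tau'\to0$, the norm tends uniformly on the sphere to $\max(|y|,|t|/\epsilon)=\|x\|_{K_\epsilon}$. Hence the radial functions tend uniformly to $\rho_{K_\epsilon}$, and for large $q$ and small $\tau'$ the integral against $g$ stays negative. The function $g$ is unchanged, so $R_ig\ge0$. Lemma 8 applies.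

**Proof of Theorem 3.** By (A) and (B), Problem B fails whenever $l-k>n-i$ or $i\ge4$. If $i\le3$ and $l-k\le n-i$, Theorem 1 gives a positive answer. $\blacksquare$
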